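\title{Smooth projective varieties with equal classes in the Grothendieck ring need not be birational}

\begin{abstract}
We show that two smooth connected projective varieties over a field of characteristic zero can have the same class in the Grothendieck ring of varieties without being birational. We construct such threefolds over a field isomorphic to $\mathbb Q(t)$, and geometrically integral fourfolds over $\mathbb Q$ that remain non-birational over every algebraically closed field of characteristic zero. The construction multiplies a class killed by $\mathbb L^4$, coming from a pair of genus one curves, by a class killed by $(\mathbb L-1)^2$, coming from a non-rational conic bundle surface, and removes the remaining terms by descent along an automorphism of order four.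
\end{abstract}

\section{Introduction}

All fields in this paper have characteristic zero. A \emph{variety} over a field $k$ is a reduced separated scheme of finite type over $k$; it need not be irreducible or connected. The \emph{Grothendieck ring of varieties} $K_0(\mathrm{Var}_k)$ is the abelian group generated by the isomorphism classes $[X]$ of varieties over $k$, subject to the scissor relations $[X]=[Z]+[X\setminus Z]$ for every closed subvariety $Z\subseteq X$, with the product $[X]\cdot[Y]=[X\times_kY]$. We write $\mathbb L=[\mathbb A^1]$.

The class $[X]$ records $X$ up to cutting into locally closed pieces. If $X$ and $Y$ are \emph{piecewise isomorphic}, that is, cut into finitely many locally closed pieces $X_i\cong Y_i$, then $[X]=[Y]$. If moreover $X$ and $Y$ are irreducible, they are birational, because the unique piece of top dimension is a dense open subset on each side. An equality $[X]=[Y]$ is a priori weaker, since its derivation may add the same auxiliary variety to both sides and later cancel it. How much birational geometry survives this cancellation? A theorem of Larsen and Lunts says that if $X$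 and $Y$ are smooth connected projective varieties over $k$ with $[X]=[Y]$, then they are \emph{stably birational}: $X\times\mathbb P^n$ and $Y\times\mathbb P^{n'}$ are birational for some $n,n'$. This leaves the following question, recorded in \cite{MO} as an open problem, with no counterexample known among smooth projective varieties.

\medskip
\noindent\textbf{Question.} \emph{Let $X$ and $Y$ be smooth connected projective varieties over a field $k$ of characteristic zero with $[X]=[Y]$ in $K_0(\mathrm{Var}_k)$. Must $X$ and $Y$ be birational?}
\medskip

The simplest cases suggest a positive answer, because in them stable birationality and equality of dimensions already force birationality.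

\begin{proposition}\label{prop:positive}
Let $X,Y$ be smooth connected projective varieties over $k$ with $[X]=[Y]$. They are birational in each of the following cases: \emph{(i)} $X_{\bar k}$ is not uniruled (its components are conjugate, so all or none of them are uniruled); \emph{(ii)} $\dim X\le1$; \emph{(iii)} $k=\bar k$ and $\dim X=2$.
\end{proposition}

In general the answer is no. A counterexample over a single field settles the question as posed, and our first theorem gives one in dimension three.

\begin{theorem}\label{thm:A}
Let $m=\mathbb Q(s)$, let $\sigma$ be the automorphism of $m$ of order $4$ with $\sigma(s)=\frac{1+s}{1-s}$ (so that $\sigma^2(s)=-1/s$), and let $k_0=m^{\langle\sigma\rangle}$, which is isomorphic to $\mathbb Q(t)$ by L\"uroth's theorem. There are smooth connected projective threefolds $D,D'$ over $k_0$ with $[D]=[D']$ in $K_0(\mathrm{Var}_{k_0})$ that are not birational over $k_0$.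
\end{theorem}

These threefolds are connected but not geometrically connected. At the cost of one dimension the phenomenon occurs over every field, in particular over $\mathbb C$.

\begin{theorem}\label{thm:B}
There are smooth projective geometrically integral fourfolds $D,D'$ over $\mathbb Q$ with $[D]=[D']$ in $K_0(\mathrm{Var}_{\mathbb Q})$ such that $D_\Omega$ and $D'_\Omega$ are not birational for any algebraically closed field $\Omega$ of characteristic zero. Hence for every field $k$ of characteristic zero, $[D_k]=[D'_k]$ in $K_0(\mathrm{Var}_k)$, but $D_k$ and $D'_k$ are not birational over $k$.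
\end{theorem}

We do not decide the question for geometrically connected threefolds, in particular for threefolds over algebraically closed fields, nor for surfaces over non-closed fields.

By the theorem of Larsen and Lunts the varieties $D,D'$ are stably birational, so any construction needs a source of varieties that are stably birational but not birational. Ours is a conic bundle surface $X$ that is stably rational (a fact we neither use nor prove) but not rational. Its class agrees with an explicit class $\xi$ after multiplication by $(\mathbb L-1)^2$ (Sections~\ref{sec:conic} and~\ref{sec:nonrat}). The second ingredient is a pair of non-isomorphic genus one curves $S,S'$ whose classes agree after multiplication by $\mathbb L^4$ (Section~\ref{sec:curves}). Section~\ref{sec:mechanism} explains how these two weak identities combine into an equality between the products $S\times X$ and $S'\times X$; Section~\ref{sec:data} chooses the data over $\mathbb Q(s)$ and shows that the products are not birational. Theorems~\ref{thm:A} and~\ref{thm:B} are proved in Sections~\ref{sec:A} and~\ref{sec:B}, and Proposition~\ref{prop:positive}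 in Section~\ref{sec:C}.

\section{Classes over a base and the cancellation mechanism}\label{sec:mechanism}

\subsection{The Grothendieck ring over a base}
Let $B$ be a reduced scheme of finite type over a field; this includes the spectrum of a field. The ring $K_0(\mathrm{Var}_B)$ is generated by separated $B$-schemes of finite type, with scissor relations for closed subschemes (so $[A]=[A_{\mathrm{red}}]$) and product $\times_B$. For a finite \'etale algebra $A$ we write $[A]=[\operatorname{Spec}A]$. We use the following facts.
\begin{itemize}
\item[(K1)] Base change along $B'\to B$ is a ring homomorphism. If $\pi\colon B'\to B$ is of finite type, forgetting the base is an additive map $\pi_*\colon K_0(\mathrm{Var}_{B'})\to K_0(\mathrm{Var}_B)$, linear over $K_0(\mathrm{Var}_B)$.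
\item[(K2)] If $B$ is a finite disjoint union of locally closed pieces $B_i$, then restriction gives a ring isomorphism $K_0(\mathrm{Var}_B)\cong\bigoplus_iK_0(\mathrm{Var}_{B_i})$. Identities may be checked on pieces.
\item[(K3)] If $B$ is integral with generic point $\eta$, an identity in $K_0(\mathrm{Var}_\eta)$ between restrictions of classes over $B$ holds over some nonempty open $U\subseteq B$. Indeed, it is a finite combination of isomorphisms and scissor relations of $\eta$-schemes of finite type; each of these extends over some $U$, and two extensions of the same $\eta$-scheme become isomorphic over a smaller $U$.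
\item[(K4)] If $A\to A'$ is Zariski locally a product with a fixed fiber $A''$, then $[A]=[A'][A'']$. This applies to projectivized vector bundles, and to a smooth conic bundle with a section (project from the section). If $Z$ is a finite reduced subscheme of a smooth surface $X$ over a field, the exceptional divisor is a $\mathbb P^1$-bundle over $Z$, so $[\mathrm{Bl}_ZX]=[X]+\mathbb L[Z]$.
\end{itemize}

\subsection{Conjugates}
Let $B$ be a reduced scheme of finite type over $k$, with structure map $\pi$, and let $\phi$ be a $k$-automorphism of $B$. For a $B$-scheme $A$ put ${}^\sigma A=A\times_{B,\phi}B$. By (K1), $[A]\mapsto[{}^\sigma A]$ is a ring automorphism $\sigma$ of $K_0(\mathrm{Var}_B)$. The first projection ${}^\sigma A\to A$ is an isomorphism of $k$-schemes, so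
\begin{equation}\label{eq:pisigma}
\pi_*\circ\sigma=\pi_*.
\end{equation}
For an automorphism $\delta$ of a field $m$ and an $m$-variety $X$ we write in the same way ${}^\delta X=X\otimes_{m,\delta}m$: apply $\delta$ to the coefficients of the equations. Then ${}^{\delta}({}^{\delta'}X)={}^{\delta\delta'}X$. If $X,Y$ are integral and $\Psi\colon m(Y)\to m(X)$ is an isomorphism of fields with $\Psi(m)=m$ and $\Psi|_m=\delta$, then $a\otimes c\mapsto\Psi(a)c$ is an isomorphism over $m$,
\begin{equation}\label{eq:semilinear}
m({}^\delta Y)=m(Y)\otimes_{m,\delta}m\;\cong\; m(X).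
\end{equation}

\subsection{The mechanism}
The ideals generated by $T^4$ and $(T-1)^2$ in $\mathbb Z[T]$ are comaximal:
\begin{equation}\label{eq:bezout}
1=T^4(5-4T)+(T-1)^2(1+2T+3T^2+4T^3).
\end{equation}
Hence, if $\mathbb L^4\alpha=0$ and $(\mathbb L-1)^2\beta=0$ in $K_0(\mathrm{Var}_B)$, then $\alpha\beta=0$. Take $\alpha=[S]-[S']$ and $\beta=[X]-\xi$. The vanishing of $\alpha\beta$ reads
\[
[S\times_BX]-[S'\times_BX]=([S]-[S'])\,\xi ,
\]
which is not yet an equality between two connected varieties: the right side must disappear. It does so after forgetting the base, provided $S'$ is a conjugate of $S$ and $\xi$ is invariant.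

\begin{lemma}\label{lem:cancel}
Let $B,\phi,\sigma,\pi$ be as above. Let $S,X$ be separated $B$-schemes of finite type and let $\xi\in K_0(\mathrm{Var}_B)$ satisfy $\sigma\xi=\xi$ and $([S]-[{}^\sigma S])([X]-\xi)=0$. Then $[S\times_BX]=[{}^\sigma S\times_BX]$ in $K_0(\mathrm{Var}_k)$.
\end{lemma}

\begin{proof}
The difference of the two classes is $\pi_*\big(([S]-\sigma[S])[X]\big)=\pi_*\big(([S]-\sigma[S])\xi\big)=\pi_*([S]\xi)-\pi_*\sigma([S]\xi)$, which is zero by \eqref{eq:pisigma}.
\end{proof}

The following example in dimension zero shows what the lemma asks of $X$.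

\begin{example}\label{ex:toy}
Let $k=\mathbb Q$, $m=\mathbb Q(\sqrt2)$, $B=\operatorname{Spec}m$, $\sigma(\sqrt2)=-\sqrt2$, and $S=\operatorname{Spec}m[x]/(x^2-\sqrt2)$. Then ${}^\sigma S=\operatorname{Spec}m[x]/(x^2+\sqrt2)$. These are not isomorphic over $m$, since $-1$ is not a square in $m$, but over $\mathbb Q$ both are $\operatorname{Spec}\mathbb Q[x]/(x^4-2)$. If ${}^\sigma X\cong X$ over $m$, the lemma applies with $\xi=[X]$, but it says nothing, because ${}^\sigma S\times_mX\cong{}^\sigma(S\times_mX)$ is isomorphic to $S\times_mX$ over $\mathbb Q$. If instead $X=S$, the products are different: $S\times_mS=S\sqcup S$, while ${}^\sigma S\times_mS=\operatorname{Spec}\mathbb Q(\sqrt[4]2,i)$. But now the classes differ too: the compactly supported Euler characteristic of the set of real points is additive, and equals $4$ and $0$.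
\end{example}

So we need a variety $X$ that is far from $\sigma$-invariant birationally, while its class is $\sigma$-invariant up to an error that $[S]-[{}^\sigma S]$ annihilates.

\subsection{Weil restriction and descent}
For a finite \'etale morphism $B'\to B$ and a quasi-projective $B'$-scheme $A$, the Weil restriction $R_{B'/B}A$ is the $B$-scheme with $(R_{B'/B}A)(T)=A(T\times_BB')$. It commutes with base change on $B$, and if $B'=B'_1\sqcup B'_2$ it is the fiber product of the two restrictions. In particular, over a geometric point of $B$ it is the product of the fibers of $A$ over the points of $B'$ above it. For a finite \'etale $F$-algebra $A$ of dimension $n$, $R_{A/F}\mathbb A^1\cong\mathbb A^n_F$ is the affine space underlying $A$, and we write its points as elements of $A$.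

Let $M/F$ be a finite Galois extension with group $G$. Quasi-projective $F$-schemes correspond to quasi-projective $M$-schemes with a semilinear action of $G$; thus $G$-stable locally closed subsets and $G$-equivariant isomorphisms descend. If $A_M$ is a disjoint union of open subschemes that $G$ permutes transitively, and $H$ is the stabilizer of one of them, then $A$ is the descent of that piece to $M^H$, viewed over $F$.

\subsection{Maps from rational varieties}
The next lemma will recover a curve or surface from a variety fibered over it in rational varieties.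

\begin{lemma}\label{lem:norational}
Let $k\subseteq N$ be fields, let $Y$ be a geometrically integral $N$-variety such that $Y_{\bar N}$ is rational, and let $Q$ be an integral proper $k$-variety such that every morphism $\mathbb P^1_{\bar N}\to Q_{\bar N}$ is constant. Then every $k$-embedding $k(Q)\to N(Y)$ has image in $N$.
\end{lemma}

\begin{proof}
The embedding defines a rational map $Y\dashrightarrow Q_N$, hence a morphism from a dense open $W\subseteq\mathbb A^n_{\bar N}$ to $Q_{\bar N}$. Its restriction to the line through two points of $W$ extends to $\mathbb P^1_{\bar N}$ by properness and is constant. So the map is constant, and $\operatorname{Spec}\bar N(Y)\to Q$ factors through $\operatorname{Spec}\bar N$. Thus the image of $k(Q)$ lies in $\bar N\cap N(Y)$, which is $N$ because $Y$ is geometrically integral.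
\end{proof}

The hypothesis on $Q$ holds when the geometric components of $Q$ are smooth curves of positive genus.

\section{A conic bundle and the factor $(\mathbb L-1)^2$}\label{sec:conic}

\subsection{The surface}
Let $F$ be a field and $f=x^3+px+q\in F[x]$ with discriminant $d=-4p^3-27q^2\ne0$. For $y=(y_1,y_2)$ put $\operatorname{Nm}(y)=y_1^2-dy_2^2$. Let $X_f\to\mathbb P^1_F$ be glued from
\[
\operatorname{Nm}(y)=f(x)z^2\quad\text{in }\mathbb A^1_x\times\mathbb P^2,\qquad \operatorname{Nm}(y')=x'(1+px'^2+qx'^3)z^2\quad\text{in }\mathbb A^1_{x'}\times\mathbb P^2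
\]
along $x'=1/x$, $y'=x'^2y$, with homogeneous coordinates $(y_1:y_2:z)$ on $\mathbb P^2$. The fibers are smooth conics except over the roots of $f$ and over $\infty$, where they are pairs of lines $\operatorname{Nm}(y)=0$. At the node of such a fiber the derivative of the equation in the base direction is nonzero, since $f(x)$ and $x'(1+px'^2+qx'^3)$ have only simple zeros. So $X_f$ is a smooth projective surface. It is geometrically integral, being flat over $\mathbb P^1$ with geometrically integral generic fiber, and geometrically rational, since over $\bar F$ the chart $z=1$ is $y_+y_-=f(x)$ with $y_\pm=y_1\pm\sqrt d\,y_2$. The construction commutes with extension of $F$, and ${}^\delta X_f=X_{\delta(f)}$.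

\emph{From now on $f$ has Galois group $S_3$ over $F$.} Put
\[
J=F(\sqrt d),\qquad K=F[x]/(f)=F(\theta),\qquad M=J\otimes_FK .
\]
Then $M$ is the splitting field of $f$, and $f=(x-\theta)(x-\theta')(x-\theta'')$ over $M$. The nontrivial automorphism $w\mapsto\bar w$ of $M/K$ exchanges $\theta'$ and $\theta''$ and restricts to the nontrivial automorphism of $J/F$. We view $y=y_1+\sqrt d\,y_2$ as a point of $R_{J/F}\mathbb A^1$, so that $\operatorname{Nm}=\operatorname{Nm}_{J/F}$. From $K\otimes_FK\cong K\times M$ and $K\otimes_FM\cong M^3$ we get $[J][K]=[M]$ and $[K][M]=3[M]$. Over $K$ one has $[M]^2=2[M]$. The conic $\operatorname{Nm}_{M/K}=0$ in the plane $R_{M/K}\mathbb A^1$ is the origin together with two conjugate punctured lines, so in $K_0(\mathrm{Var}_K)$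
\begin{equation}\label{eq:normcone}
[\{\operatorname{Nm}_{M/K}=0\}]=1+(\mathbb L-1)[M],\qquad[R_{M/K}\mathbb G_m]=\mathbb L^2-1-(\mathbb L-1)[M].
\end{equation}
Let $U=\{f\ne0\}\subset\mathbb A^1_x$, let $\mathcal C\to U$ be the restriction of $X_f$, a smooth conic bundle, and decompose $\mathcal C=X^\circ\sqcup\mathcal B$ with
\[
X^\circ=\{(x,y):\operatorname{Nm}(y)=f(x)\ne0\},\qquad\mathcal B=\{z=0\}=U\times\operatorname{Spec}J .
\]
Put $u=[U]=\mathbb L-[K]$ and $t=[X^\circ]$. Over $J$, hence over $M$, the coordinate $y_+$ gives $X^\circ\cong U\times\mathbb G_m$. Adding the fibers over $U$, over $f=0$ (a $K$-point and two affine lines conjugate over $M$) and over $\infty$ gives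
\begin{equation}\label{eq:Xt}
[X_f]=\big(t+[J]u\big)+\big([K]+\mathbb L[M]\big)+\big(1+\mathbb L[J]\big).
\end{equation}
So the class of $X_f$ is determined by $t$.

\subsection{The easy case: over the cubic field}
Once $f$ has a root, the surface becomes rational and its class can be read off. The reason is the identity $f(x)=(x-\theta)\operatorname{Nm}_{M/K}(x-\theta')$.

\begin{lemma}\label{lem:overK}
The surface $(X_f)_K$ is rational over $K$, and in $K_0(\mathrm{Var}_F)$
\begin{equation}\label{eq:Kt}
[K]\,t=(\mathbb L^2-1)[K]-2(\mathbb L-1)[M].
\end{equation}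
\end{lemma}

\begin{proof}
Over $K$ the point $y$ lies in $R_{M/K}\mathbb A^1$. Since $x-\theta'$ is invertible on $U_M$, the substitution $w=y/(x-\theta')$ gives
\begin{equation}\label{eq:divide}
X^\circ_K\cong\{(x,w):\operatorname{Nm}_{M/K}(w)=x-\theta,\ f(x)\ne0\}.
\end{equation}
Here $x$ is determined by $w$, so $X^\circ_K$ is the open subset of $R_{M/K}\mathbb G_m\subset\mathbb A^2_K$ where $\operatorname{Nm}_{M/K}(w)\notin\{\theta'-\theta,\theta''-\theta\}$. The removed locus has two conjugate components; it is the $M$-scheme $\{w_+w_-=\theta'-\theta\}\cong\mathbb G_{m,M}$. By \eqref{eq:normcone} the class of $X^\circ_K$ over $K$ is $\mathbb L^2-1-2(\mathbb L-1)[M]$. Push forward to $F$.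
\end{proof}

\subsection{The class over the ground field}

\begin{proposition}\label{prop:Lminus1}
Let $\xi_f=1+\mathbb L^2+\mathbb L\big(1+[J]+[M]-[K]\big)$. Then $(\mathbb L-1)^2\big([X_f]-\xi_f\big)=0$ in $K_0(\mathrm{Var}_F)$.
\end{proposition}

Over $F$ there is no rational parametrization of $X^\circ$ (Proposition~\ref{prop:nonrat}), so we look for an auxiliary variety whose class can be expressed through $t$ in two different ways. Since $f(x)=\operatorname{Nm}_{K/F}(x-\theta)$, one way for $f(x)$ to be a norm from $J$ is that $x-\theta$ be a norm from $M$ to $K$. This leads to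
\[
\mathcal T=\{w\in R_{M/F}\mathbb A^1:\ \operatorname{Nm}_{M/K}(w)+\theta\in F\}\subset\mathbb A^6_F,
\]
an intersection of two affine quadrics, with the map $x=\operatorname{Nm}_{M/K}(w)+\theta$ to $\mathbb A^1$. Fibering over $x$ exhibits $\mathcal T$ as a twisted cube of $X^\circ$, whose class is linear in $t$ because three points on a conic determine a parametrization. On the other hand the two equations are linear in two of the six variables, and eliminating these gives a second linear expression in $t$.

\begin{proof}
\emph{Step 1: the twisted cube of $\mathcal C$.} By definition $\mathcal T|_U$ is the Weil restriction along $U_K\to U$ of the right side of \eqref{eq:divide}, so $\mathcal T|_U\cong R:=R_{U_K/U}(X^\circ_K)$. This is an open subset of $\overline R:=R_{U_K/U}(\mathcal C_K)$. A geometric point of $\overline R$ over a geometric point $x$ of $U$ is a map $c$ from the set of roots $\{\theta,\theta',\theta''\}$ to the conic $\mathcal C_x$, and a Galois element $g$ sends $c$ to $g\circ c\circ g^{-1}$. We stratify $\overline R$ by the coincidences among the three values of $c$.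

If all values are equal we get $\mathcal C$. If exactly two are equal, the point is given by the root with the odd value, the odd value and the repeated value; the stratum is $(\mathcal C\times_U\mathcal C\setminus\text{diagonal})\times_F\operatorname{Spec}K$. The projection $\mathcal C\times_U\mathcal C\to\mathcal C$ is a conic bundle with the diagonal as a section, so $[\mathcal C\times_U\mathcal C]=(1+\mathbb L)[\mathcal C]$ by (K4), and the stratum has class $\mathbb L[K][\mathcal C]$.

For the stratum of distinct values, let $I=\operatorname{Isom}_U(\mathbb P^1_U,\mathcal C)$. \'Etale locally on $U$ we have $\mathcal C\cong\mathbb P^1$, and $\mathrm{PGL}_2$ acts simply transitively on ordered triples of distinct points. Hence restricting an isomorphism $\mathbb P^1\to\mathcal C$ to the subscheme $\operatorname{Spec}K=\{f=0\}\subset\mathbb P^1_F$ identifies $I$ with our stratum, and restricting it to $\{0,1,\infty\}$ identifies $I$ with the locus of distinct triples in the untwisted cube $\mathcal C\times_U\mathcal C\times_U\mathcal C$. The cube has class $(1+\mathbb L)^2[\mathcal C]$; removing the small diagonal and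 three copies of $\mathcal C\times_U\mathcal C\setminus\text{diagonal}$ leaves $\big((1+\mathbb L)^2-1-3\mathbb L\big)[\mathcal C]=(\mathbb L^2-\mathbb L)[\mathcal C]$. Altogether
\[
[\overline R]=\big(t+[J]u\big)\big(1-\mathbb L+\mathbb L^2+\mathbb L[K]\big).
\]

\emph{Step 2: removing the boundary.} We stratify $\overline R\setminus R$ by the number of values of $c$ in $\mathcal B$. When one root is singled out, the stratum is a $K$-scheme inside $\overline R_K=\mathcal C_K\times_{U_K}R_{U_M/U_K}(\mathcal C_M)$, where the first factor is the value at $\theta$.

\emph{One value in $\mathcal B$.} The stratum is $\mathcal B_K\times_{U_K}R_{U_M/U_K}(X^\circ_M)$. As $\mathcal B_K=U_M$, this is $X^\circ_M\times_{U_M}X^\circ_M\cong U_M\times\mathbb G_m^2$, of class $(\mathbb L-1)^2[M]u$.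

\emph{Two values in $\mathcal B$.} The stratum is $X^\circ_K\times_{U_K}R_{U_M/U_K}(\mathcal B_M)$. The geometric points of the second factor over a point of $U_K$ are pairs of signs, and the generator of $\mathrm{Gal}(M/K)$ acts by $(\epsilon_1,\epsilon_2)\mapsto(-\epsilon_2,-\epsilon_1)$. It fixes $(+,-)$ and $(-,+)$ and exchanges $(+,+)$ and $(-,-)$. So the second factor is $U_K\times_K\operatorname{Spec}(K\times K\times M)$, and the class is $2[K]t+[X^\circ_M]=2[K]t+(\mathbb L-1)[M]u$.

\emph{Three values in $\mathcal B$.} The stratum is $U$ times the finite \'etale scheme of the $S_3$-set $\{\pm\}^3$, where a permutation permutes the entries and multiplies them all by its sign. The orbit $\{+++,---\}$ has stabilizer $A_3$ and gives $J$. A triple with mixed signs is moved by $3$-cycles, and by transpositions because these change the number of plus signs from $2$ to $1$ or from $1$ to $2$; so the other six triples form a free orbit, which gives $M$. The class is $([J]+[M])u$.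

Subtract these from $[\overline R]$. The coefficient of $t$ is $1-\mathbb L+\mathbb L^2+(\mathbb L-2)[K]$. The coefficient of $u$, using $[J][K]=[M]$, is $(\mathbb L^2-\mathbb L)[J]+\big(\mathbb L-(\mathbb L-1)^2-(\mathbb L-1)-1\big)[M]=(\mathbb L-1)\big(\mathbb L[J]-(\mathbb L-1)[M]\big)$. With $u[J]=\mathbb L[J]-[M]$ and $u[M]=(\mathbb L-3)[M]$ this gives
\[
[R]=t\big(1-\mathbb L+\mathbb L^2+(\mathbb L-2)[K]\big)+(\mathbb L-1)\big(\mathbb L^2[J]-(\mathbb L^2-3\mathbb L+3)[M]\big).
\]

\emph{Step 3: the fiber over $f=0$.} This is a scheme over $\operatorname{Spec}K$, where $x=\theta$. Under $K\otimes_FK\cong K\times M$ the element $\theta\otimes1$ becomes $(\theta,\theta')$ and $x=1\otimes\theta$ becomes $(\theta,\theta)$, while $M\otimes_FK\cong M\times(J\otimes_FM)$. So $w=(w_1,w_2)$, and the fiber is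
\[
\{\operatorname{Nm}_{M/K}(w_1)=0\}\times_KR_{M/K}\big(\{\operatorname{Nm}_{J\otimes M/M}(w_2)=\theta-\theta'\}\big).
\]
As $J\otimes_FM\cong M\times M$, the second factor is isomorphic to $R_{M/K}\mathbb G_m$. By \eqref{eq:normcone} and $[M]^2=2[M]$ the class over $K$ is $\mathbb L^2-1+(\mathbb L-1)\big((\mathbb L^2-1)-1-2(\mathbb L-1)\big)[M]=\mathbb L^2-1+\mathbb L(\mathbb L-1)(\mathbb L-2)[M]$. Therefore
\begin{equation}\label{eq:T1}
[\mathcal T]=[R]+(\mathbb L^2-1)[K]+\mathbb L(\mathbb L-1)(\mathbb L-2)[M].
\end{equation}

\emph{Step 4: elimination.} Let $T=F\theta\oplus F\theta^2$ and let $\mathrm{pr}\colon K\to T$ be the projection with kernel $F$. Write $w=\lambda+\mu$ with $\lambda=\lambda_1+\sqrt d\,\lambda_2\in J$ and $\mu=\mu_1+\sqrt d\,\mu_2\in J\otimes T$, so $\mu_1,\mu_2\in T$. Expanding $(\lambda+\mu)(\bar\lambda+\bar\mu)$ and noting $\lambda\bar\lambda\in F$, the equation of $\mathcal T$ becomes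
\begin{equation}\label{eq:linear}
2\lambda_1\mu_1-2d\lambda_2\mu_2=-\theta-\mathrm{pr}(\mu\bar\mu)\quad\text{in }T .
\end{equation}
It is linear in $\lambda$. We stratify by the rank of $(\mu_1,\mu_2)$.

In rank $2$ there is a unique solution $\lambda$; this open subset $O\subset\mathcal T$ is isomorphic to $\mathrm{GL}_2$, of class $(\mathbb L^2-1)(\mathbb L^2-\mathbb L)$. In rank $0$ there is no solution, since $\theta\ne0$ in $T$. In rank $1$, let $\ell\subset T$ be the line spanned by $\mu_1,\mu_2$. Equation \eqref{eq:linear} is solvable if and only if its right side lies in $\ell$, and over the locus of such $\mu$ the solutions form a Zariski locally trivial $\mathbb A^1$-bundle: solve for $\lambda_1$ where $\mu_1\ne0$ and for $\lambda_2$ where $\mu_2\ne0$. It remains to find this locus.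

If $\ell=F\theta$, then $\mu=\theta\eta$ with $0\ne\eta\in J$, and the condition $\theta+\theta^2\operatorname{Nm}(\eta)\in F+F\theta$ means $\operatorname{Nm}(\eta)=0$. This has class $(\mathbb L-1)[J]$. Otherwise $\ell$ is spanned by a unique $\kappa_c=\theta^2+c\theta$, and $\mu=\kappa_c\eta$. Let $\varphi_c$ be the linear form on $K$ with $\varphi_c(1)=0$, $\varphi_c(\theta)=1$, $\varphi_c(\theta^2)=-c$; its kernel is $F+\ell$. From $\theta^3=-p\theta-q$ we get $\kappa_c^2=(c^2-p)\theta^2-(q+2cp)\theta-2cq$, so $\varphi_c(\kappa_c^2)=-c^3+pc-q-2pc=-f(c)$. The condition $\varphi_c(\theta+\kappa_c^2\operatorname{Nm}(\eta))=0$ reads $f(c)\operatorname{Nm}(\eta)=1$. With $y=f(c)\eta$ this is $\operatorname{Nm}(y)=f(c)\ne0$, which is $X^\circ$ again. Hence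
\begin{equation}\label{eq:T2}
[\mathcal T]=(\mathbb L^2-1)(\mathbb L^2-\mathbb L)+\mathbb L\,t+\mathbb L(\mathbb L-1)[J].
\end{equation}

\emph{Step 5: comparison.} Equate \eqref{eq:T1} and \eqref{eq:T2} and eliminate $[K]t$ by \eqref{eq:Kt}. The terms in $t$ combine to $(1-\mathbb L+\mathbb L^2-\mathbb L)t=(\mathbb L-1)^2t$, and this equals $(\mathbb L^2-1)(\mathbb L^2-\mathbb L)=(\mathbb L-1)^2(\mathbb L^2+\mathbb L)$ plus multiples of $[J],[K],[M]$ with coefficients
\begin{align*}
[J]:&\quad\mathbb L(\mathbb L-1)-\mathbb L^2(\mathbb L-1)=-\mathbb L(\mathbb L-1)^2,\\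
[K]:&\quad-(\mathbb L-2)(\mathbb L^2-1)-(\mathbb L^2-1)=-(\mathbb L+1)(\mathbb L-1)^2,\\
[M]:&\quad(\mathbb L-1)\big(2(\mathbb L-2)+(\mathbb L^2-3\mathbb L+3)-\mathbb L(\mathbb L-2)\big)=(\mathbb L-1)^2.
\end{align*}
So $(\mathbb L-1)^2(t-t_0)=0$ with $t_0=\mathbb L^2+\mathbb L-\mathbb L[J]-(\mathbb L+1)[K]+[M]$. Replacing $t$ by $t_0$ and $[J]u$ by $\mathbb L[J]-[M]$ on the right of \eqref{eq:Xt} gives $\xi_f$.
\end{proof}

\subsection{Closed points}
We shall modify $\xi_f$ by blowing up closed points with prescribed residue fields. The open set $O$ of Step 4 supplies them.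

\begin{lemma}\label{lem:points}
For every finite \'etale $F$-algebra $A$, the surface $X_f$ has a closed subscheme isomorphic to $\operatorname{Spec}A$.
\end{lemma}

\begin{proof}
The formula $w\mapsto(x,y)=(\operatorname{Nm}_{M/K}(w)+\theta,\operatorname{Nm}_{M/J}(w))$ defines a morphism $\mathcal T\to X_f$, because $\operatorname{Nm}_{J/F}\operatorname{Nm}_{M/J}(w)=\operatorname{Nm}_{K/F}(x-\theta)=f(x)$. Over $\bar F$, with roots $\theta_1,\theta_2,\theta_3$, the point $w$ has coordinates $w_i^\pm$ with $w_i^+w_i^-=x-\theta_i$, and $y_+=w_1^+w_2^+w_3^+$. So $\mathcal T|_U\cong U\times\mathbb G_m^3$ is irreducible of dimension $4$ and surjects onto $X^\circ$. The part of $\mathcal T$ over $f=0$ has dimension $3$ by Step 3 above. Hence the open set $O$, of dimension $4$, meets $\mathcal T|_U$ in a dense subset, and we obtain a dominant morphism $\psi\colon W\to X_f$ with $W=\mathrm{GL}_2$ open in $\mathbb A^4_F$.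

Let $n=\dim_FA$. The scheme $R_{A/F}(W_A)$ is open in $\mathbb A^{4n}_F$ and becomes $W^n$ over $\bar F$. The tuples with pairwise distinct images under $\psi$ form a nonempty Galois-stable open subset, which has an $F$-point since $F$ is infinite. This point is a morphism $\operatorname{Spec}A\to W$, and its composite with $\psi$ becomes over $\bar F$ the inclusion of $n$ distinct closed points. So it is a closed immersion.
\end{proof}

\begin{remark}
The same argument gives a closed subscheme $Z'\cong\operatorname{Spec}(J\times M)$ of $\mathbb P^2_F$. For $Z\cong\operatorname{Spec}K$ in $X_f$, (K4) gives $[\mathrm{Bl}_ZX_f]-[\mathrm{Bl}_{Z'}\mathbb P^2]=[X_f]-\xi_f$. Thus Proposition~\ref{prop:Lminus1} compares a blow-up of $X_f$ with a rational surface. If the factor $(\mathbb L-1)^2$ could be canceled, these two surfaces would answer the question by Proposition~\ref{prop:nonrat}; the genus one curves of Section~\ref{sec:curves} serve to remove this factor.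
\end{remark}

\section{Non-rationality of the conic bundle}\label{sec:nonrat}

\begin{proposition}[Iskovskikh; Beauville--Colliot-Th\'el\`ene--Sansuc--Swinnerton-Dyer]\label{prop:nonrat}
If $f$ has Galois group $S_3$ over $F$, then $X_f$ is not rational over $F$.
\end{proposition}

We give a full proof. It measures a birational map to $\mathbb P^2$ by its degree on the fibers of the conic bundle and shows that this degree can be neither minimal nor reduced forever. We use the following standard facts on a smooth projective rational surface $Y$ over an algebraically closed field, with canonical class $K_Y$: the Picard group has rank $10-K_Y^2$; Riemann--Roch reads $\chi(\mathcal O(Z))=1+\frac12Z\cdot(Z-K_Y)$, so $Z^2+K_Y\cdot Z$ is even for every divisor $Z$ (we call this \emph{parity}); an integral curve $C$ has arithmetic genus $1+\frac12(C^2+K_Y\cdot C)\ge0$, with equality exactly when $C\cong\mathbb P^1$; a class is ample if it has positive square and positive degree on every curve; a conic bundle over $\mathbb P^1$ with $n$ degenerate fibers has $K_Y^2=8-n$.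

Let $G=\mathrm{Gal}(\bar F/F)$. A pair $(Y,h)$ is \emph{admissible} if $Y$ is a smooth projective geometrically rational surface over $F$ with $K_Y^2=4$, $h\colon Y\to\mathbb P^1_F$ is a morphism whose geometric fibers are smooth rational curves or unions of two smooth rational $(-1)$-curves meeting transversally in one point, and $(\mathrm{Pic}(Y_{\bar F})\otimes\mathbb Q)^G=\mathbb QK_Y\oplus\mathbb Q\Phi$, where $\Phi$ is the class of a fiber. Then $\Phi^2=0$ and $K_Y\cdot\Phi=-2$.

\begin{lemma}\label{lem:admissible}
The conic bundle $X_f\to\mathbb P^1_F$ is admissible.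
\end{lemma}

\begin{proof}
There are four degenerate geometric fibers $l_j+l'_j$, so $K_{X_f}^2=4$ and the Picard rank is $6$. The classes $l_j-l'_j$ have square $-4$ and are orthogonal to each other and to $K_{X_f},\Phi$, which span a nondegenerate plane; so these six classes form a basis. Since $f$ has group $S_3$, $\sqrt d$ lies neither in $F$ nor in $F(\theta_i)$ for a root $\theta_i$. Hence for each $j$ some element of $G$ fixes the $j$th fiber and exchanges $l_j$ and $l'_j$, so an invariant class $\sum c_j(l_j-l'_j)$ has $c_j=-c_j$ for all $j$.
\end{proof}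

This is the only place where the Galois group enters. Some condition is needed: if $f$ has a root in $F$, the substitution of Lemma~\ref{lem:overK} shows that $X_f$ is rational.

\begin{proof}[Proof of Proposition~\ref{prop:nonrat}]
Suppose $X_f$ is rational. Consider all triples $(Y,h,\chi)$ with $(Y,h)$ admissible and $\chi\colon Y\dashrightarrow\mathbb P^2_F$ birational over $F$; there is one by Lemma~\ref{lem:admissible}. Let $\mathcal H$ be the transform on $Y_{\bar F}$ of the linear system of lines and $H$ its class. It has no fixed components, so $H$ is nef, and $H$ is $G$-invariant. Write $H=-aK_Y+b\Phi$ with $a,b\in\mathbb Q$; then $H\cdot\Phi=2a$ is an integer. A general fiber avoids the base points of $\mathcal H$ and is not contracted by $\chi$, so $2a\ge1$. Choose a triple with $a$ minimal and, among those, with the nonnegative integer $H^2$ minimal. Let $m_P$ be the multiplicity at $P\in Y(\bar F)$ of a general member of $\mathcal H$. For every smooth curve $C$ we have $\sum_{P\in C}m_P\le H\cdot C$.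

\emph{Step 1: $m_P\le a$ for all $P$.} Suppose $m=m_P>a$. A component $l$ of a degenerate fiber has $H\cdot l=-aK_Y\cdot l=a$, so $P$ lies on a smooth fiber. Two points of multiplicity $m$ cannot lie on one smooth fiber, since $H\cdot\Phi=2a<2m$. So the $n$ conjugates of $P$ lie on $n$ distinct smooth fibers. Blow them up and contract the strict transforms of these fibers, which are disjoint $(-1)$-curves permuted transitively by $G$. The result $(Y',h')$ is defined over $F$ and has fibers of the required type, $K_{Y'}^2=4-n+n=4$, and invariant Picard rank $2+1-1=2$, spanned by the independent classes $K_{Y'}$ and $\Phi$. So it is admissible, with the same $a$. On the blow-up the transform of $\mathcal H$ has square $H^2-nm^2$ and degree $2a-m$ on each contracted curve, so the new class $H'$ has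
\[
H'^2=H^2-nm^2+n(2a-m)^2=H^2-4na(m-a)<H^2,
\]
contrary to the choice of the triple.

\emph{Step 2: $b<0$.} Let $\mu\colon W\to Y_{\bar F}$ be a sequence of point blow-ups such that $\nu=\chi\mu\colon W\to\mathbb P^2$ is a morphism. Let $E_i$ be the total transforms of the exceptional curves and $m_i$ the multiplicity of the transform of $\mathcal H$ at the $i$th center. If that center lies on the strict transform of an earlier exceptional curve, the $j$th, then $m_i\le m_j$, because the transform of $\mathcal H$ has degree at most $m_j$ on that curve. By Step 1 all $m_i\le a$. With $\ell$ the class of a line, $\nu^*\ell=\mu^*H-\sum m_iE_i$ and $K_W=\mu^*K_Y+\sum E_i$, so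
\[
\nu^*\ell+aK_W=b\,\mu^*\Phi+\sum(a-m_i)E_i .
\]
If $b\ge0$ the right side is an effective $\mathbb Q$-divisor, and pushing forward by $\nu$ shows $1-3a\ge0$. This contradicts $a\ge\frac12$.

\emph{Step 3: a second conic bundle.} Now $b<0$, so $-K_Y=\frac1a(H+|b|\Phi)$ is nef. If $-K_Y\cdot C=0$ for a curve $C$, then $\Phi\cdot C=0$, so $C$ is a component of a fiber and $-K_Y\cdot C\in\{1,2\}$, which is absurd. As $K_Y^2>0$, the class $-K_Y$ is ample. Let $\Phi'=-K_Y-\Phi$. Here $K_Y^2=4$ is used: $\Phi'^2=4-4=0$ and $K_Y\cdot\Phi'=-4+2=-2$. Since $(K_Y-\Phi')\cdot(-K_Y)=-6<0$, we have $h^2(\Phi')=0$, and Riemann--Roch gives $h^0(\Phi')\ge2$.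

Suppose $|\Phi'|$ has a fixed part $Z\ne0$. It is $G$-invariant, and $-K_Y\cdot Z=1$ because $-K_Y\cdot\Phi'=2$ and the mobile part is nonzero. Write $Z=xK_Y+y\Phi$ and $e=Z\cdot\Phi=-2x\in\mathbb Z$. Then $1=-K_Y\cdot Z=2e+2y$ and $Z^2=4x^2-4xy=e^2+2ey=e-e^2$ is even, so $Z^2+K_Y\cdot Z$ is odd, against parity. So there is no fixed part; as $\Phi'^2=0$, two general members are disjoint, $|\Phi'|$ has no base points, and it maps $Y$ onto a curve. Let $Y_{\bar F}\to\Gamma$ be the Stein factorization. A general member of $|\Phi'|$ is a sum of $e'$ fibers $C$, with $C^2=0$ and $-K_Y\cdot C=2/e'$; parity excludes $e'=2$. So $\Phi'$ is pulled back from a base point free class of degree $1$ on $\Gamma$; thus $\Gamma\cong\mathbb P^1$ and $h^0(\Phi')=2$. The line bundle $\Phi'$ is defined over $F$, so we get $h'\colon Y\to\mathbb P^1_F$ whose geometric fibers are the members of $|\Phi'|$.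

Let $D$ be such a fiber. If $D$ is integral, it has arithmetic genus $0$ and is a smooth rational curve. Otherwise $D=C_1+C_2$ with $C_i$ integral and $-K_Y\cdot C_i=1$. If $C_1=C_2$, then $C_1^2=0$, against parity. If $C_1\ne C_2$, then $D\cdot C_i=0$ gives $C_i^2=-C_1\cdot C_2\le0$; also $C_i^2$ is odd and $C_i^2-1\ge-2$. So $C_i^2=-1$, $C_i\cong\mathbb P^1$ and $C_1\cdot C_2=1$. The invariant classes are spanned by $K_Y$ and $\Phi'$, so $(Y,h')$ is admissible. But
\[
H\cdot\Phi'=(-aK_Y+b\Phi)\cdot(-K_Y-\Phi)=4a-2a+2b<2a,
\]
contrary to the minimality of $a$.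
\end{proof}

\section{Genus one curves and the factor $\mathbb L^4$}\label{sec:curves}

\subsection{Dual linear sections of the Grassmannian}
Let $V$ be a vector space of dimension $5$ over $\mathbb Q$; we also write $V$ for the trivial bundle over a base $B$. The Grassmannian $\mathrm{Gr}(2,V)\subset\mathbb P(\bigwedge^2V)=\mathbb P^9$ has dimension $6$ and consists of the decomposable bivectors, those with $\omega\wedge\omega=0$; here $\mathbb P$ parametrizes lines. A subspace of dimension $5$ of $\bigwedge^2V$ and its annihilator in $\bigwedge^2V^\vee$ cut out two sections of expected dimension one, and an incidence variety relates their classes.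

\begin{proposition}\label{prop:duality}
Let $B$ be a reduced scheme of finite type over a field, $\mathcal U'\subset\bigwedge^2V\otimes\mathcal O_B$ a subbundle of rank $5$, $\mathcal W=\mathcal U'^\perp\subset\bigwedge^2V^\vee\otimes\mathcal O_B$, and $\Sigma=\mathrm{Gr}(2,V)\cap\mathbb P(\mathcal U')$, $\Sigma^\vee=\mathrm{Gr}(2,V^\vee)\cap\mathbb P(\mathcal W)$. Then $\mathbb L^4([\Sigma]-[\Sigma^\vee])=0$ in $K_0(\mathrm{Var}_B)$.
\end{proposition}

\begin{proof}
Let $\mathcal I=\{(\Pi,[\omega])\in\mathrm{Gr}(2,V)\times_B\mathbb P(\mathcal W):\omega|_\Pi=0\}$. For fixed $\Pi$ the condition is one linear equation on $\omega\in\mathcal W$, which is trivial exactly when the Pl\"ucker point of $\Pi$ lies in $\mathcal W^\perp=\mathcal U'$. So $\mathcal I$ is a $\mathbb P^3$-bundle over $\mathrm{Gr}(2,V)\setminus\Sigma$ and a $\mathbb P^4$-bundle over $\Sigma$, both Zariski locally trivial, and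
\[
[\mathcal I]=[\mathrm{Gr}(2,5)][\mathbb P^3]+\mathbb L^4[\Sigma].
\]
Now project to $\mathbb P(\mathcal W)$. The form $\omega$ has rank $2$ on $\Sigma^\vee$ and rank $4$ elsewhere. Over a reduced base an alternating form of constant rank is Zariski locally standard: split off hyperbolic planes spanned by local sections $v,v'$ with $\omega(v,v')$ a unit, until the remainder vanishes at all points. So $[\mathcal I]=([\mathbb P^4]-[\Sigma^\vee])G_4+[\Sigma^\vee]G_2$, where $G_j$ is the class of the variety of isotropic planes of the standard form of rank $j$ on $V$, with kernel $V_0$.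

\emph{Rank $4$}, $\dim V_0=1$. The planes containing $V_0$ are isotropic and form $\mathbb P(V/V_0)=\mathbb P^3$. The others map isomorphically onto a Lagrangian plane of $V/V_0$ and form an $\mathbb A^2$-bundle over the Lagrangian Grassmannian. The latter is the hyperplane section $p_{12}+p_{34}=0$ of the Pl\"ucker quadric, that is, the quadric $p_{14}p_{23}=p_{12}^2+p_{13}p_{24}$ in $\mathbb P^4$. The part $p_{14}\ne0$ is $\mathbb A^3$ and the part $p_{14}=0$ is a cone over a conic with a rational point, so the class is $\mathbb L^3+1+\mathbb L(1+\mathbb L)=[\mathbb P^3]$. Hence $G_4=(1+\mathbb L^2)[\mathbb P^3]=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+\mathbb L^4+\mathbb L^5$.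

\emph{Rank $2$}, $\dim V_0=3$. A plane is isotropic if and only if it meets $V_0$ nontrivially. The planes inside $V_0$ form a $\mathbb P^2$. The others are given by a line $\ell\subset V_0$ and a point of $\mathbb P(V/\ell)\setminus\mathbb P(V_0/\ell)$, of class $[\mathbb P^2](\mathbb L^2+\mathbb L^3)$. Hence $G_2=(1+\mathbb L+\mathbb L^2)(1+\mathbb L^2+\mathbb L^3)=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+2\mathbb L^4+\mathbb L^5=G_4+\mathbb L^4$.

So $[\mathcal I]=[\mathbb P^4](1+\mathbb L^2)[\mathbb P^3]+\mathbb L^4[\Sigma^\vee]$. The Schubert cells give $[\mathrm{Gr}(2,5)]=1+\mathbb L+2\mathbb L^2+2\mathbb L^3+2\mathbb L^4+\mathbb L^5+\mathbb L^6=(1+\mathbb L^2)[\mathbb P^4]$, and the claim follows.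
\end{proof}

For Lemma~\ref{lem:cancel} we need $\Sigma^\vee$ to be a conjugate of $\Sigma$ but not isomorphic to it. We start from a section $E$ with a symmetry of order $5$ whose dual is $E$ again, and twist it by a parameter $r$; duality will then replace $r$ by $r^3$.

\subsection{A symmetric curve}
Let $e_i$ ($i\in\mathbb Z/5$) be a basis of $V$, with dual basis $e_i^\vee$, and put
\[
u_c=e_{c+1}\wedge e_{c-1}+7\,e_{c+2}\wedge e_{c-2}\quad(c\in\mathbb Z/5),\qquad\mathcal U=\langle u_0,\dots,u_4\rangle,\qquad E=\mathrm{Gr}(2,V)\cap\mathbb P(\mathcal U).
\]
Each of the ten bivectors $e_a\wedge e_b$ occurs in exactly one $u_c$. Let $\omega=\sum x_cu_c$. The terms of $\omega$ not involving $e_0$ are $x_0e_1\wedge e_4$, $7x_0e_2\wedge e_3$, $7x_4e_1\wedge e_2$, $7x_1e_3\wedge e_4$, $x_2e_3\wedge e_1$, $x_3e_4\wedge e_2$, so the coefficient of $e_1\wedge e_4\wedge e_2\wedge e_3$ in $\frac12\omega\wedge\omega$ is $7x_0^2+49x_4x_1-x_3x_2$. The shift $e_i\mapsto e_{i+1}$ permutes the $u_c$ cyclically, so $E\subset\mathbb P^4$ is defined by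
\begin{equation}\label{eq:quadrics}
7x_i^2+49x_{i-1}x_{i+1}-x_{i-2}x_{i+2}=0\qquad(i\in\mathbb Z/5),
\end{equation}
the $i$th equation being the Pl\"ucker relation that avoids the index $i$. For $\zeta^5=1$ let $t_\zeta e_i=\zeta^ie_i$. Then $t_\zeta u_c=\zeta^{2c}u_c$, so the group scheme $\mu_5$ acts on $E$. The coefficient $7$ is chosen so that $E$ degenerates modulo $7$ to a pentagon of lines, from which both its smoothness and its $j$-invariant can be controlled.

\begin{lemma}\label{lem:E}
The scheme $E$ is a smooth geometrically connected curve of genus $1$ over $\mathbb Q$ with $j(E)\ne0,1728$. Over an algebraically closed field $\Omega$, for $\zeta$ a primitive fifth root of unity, $t_\zeta$ is the translation by a point $P$ of order $5$.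
\end{lemma}

\begin{proof}
Let $\mathcal E\subset\mathbb P^4_{\mathbb Z_7}$ be defined by \eqref{eq:quadrics}. Where a Pl\"ucker coordinate $p_{ab}$ is invertible, the three relations avoiding an index $i\ne a,b$ express the three coordinates $p_{cd}$ with $c,d\notin\{a,b\}$ through the others and cut out the affine chart of the Grassmannian. So $\mathcal E$ is locally defined by three equations. Its special fiber is $\{x_jx_{j+1}=0\text{ for all }j\}$. It is reduced, since the ideal is generated by squarefree monomials, and it is the union of the five lines joining the coordinate points $p_j$ and $p_{j+2}$. These form a cycle, with ordinary nodes at the $p_j$: near $p_0$ the equations are $x_1=x_4=x_2x_3=0$.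

We show that $\mathcal E$ is regular of dimension $2$ at each closed point of the special fiber. At $p_0$ put $x_0=1$; the Pl\"ucker coordinate of $e_1\wedge e_4$ is invertible, so the relations $i=0,2,3$ suffice:
\[
x_2x_3=7+49x_1x_4,\qquad x_4=7x_2^2+49x_1x_3,\qquad x_1=7x_3^2+49x_2x_4 .
\]
Modulo the square of the maximal ideal $(7,x_1,\dots,x_4)$ they are, up to sign, $7$, $x_4$, $x_1$, which are independent. So the local ring is regular of dimension $5-3=2$, and by cyclic symmetry the same holds at all nodes. At any other closed point the local ring has dimension at least $5-3=2$, and its quotient by $7$ is regular of dimension $1$, so its maximal ideal has two generators; it is regular of dimension $2$. In all cases the local ring is a domain in which $7\ne0$. Since $\mathcal E$ is proper over $\mathbb Z_7$, every point specializes to a closed point of the special fiber. So $\mathcal E$ is regular and flat over $\mathbb Z_7$, and the generic fiber $E_{\mathbb Q_7}$ is a regular, hence smooth, curve.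

The special fiber has $h^0(\mathcal O)=1$ and $\chi(\mathcal O)=5-5=0$. By semicontinuity and constancy of $\chi$, the generic fiber has $h^0(\mathcal O)=h^1(\mathcal O)=1$; so $E$ is geometrically connected of genus $1$. A smooth $\mathbb F_7$-point of the special fiber lifts by Hensel's lemma, so $E_{\mathbb Q_7}$ is an elliptic curve. Each line meets the rest of the fiber in two points and has intersection number $0$ with the whole fiber, so it has self-intersection $-2$. Thus $\mathcal E$ is the minimal regular model, of Kodaira type $I_5$. For type $I_n$ the valuation of $j$ is $-n$, so $v_7(j)=-5$ and $j\ne0,1728$.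

The eigenvalues $\zeta^{2c}$ are distinct, so the fixed points of $t_\zeta$ on $\mathbb P(\mathcal U)$ are the points $p_c$, and $p_c$ violates equation $i=c$ of \eqref{eq:quadrics}. Choose an origin in $E(\Omega)$ and write $t_\zeta(x)=\epsilon x+P$ with $\epsilon$ a group automorphism. If $\epsilon\ne1$, then $1-\epsilon$ is surjective and $t_\zeta$ has a fixed point. So $\epsilon=1$, $P\ne0$, and $5P=0$ because $t_\zeta^5=1$.
\end{proof}

\subsection{Twists}
Let $B$ be a reduced $\mathbb Q$-scheme. For a unit $\rho$ let $g_\rho e_i=\rho^ie_i$ with $i\in\{0,\dots,4\}$; thus $g_{\rho\rho'}=g_\rho g_{\rho'}$ and $g_\zeta=t_\zeta$. For $r\in\mathcal O(B)^*$ let $\mathcal U_r\subset\bigwedge^2V\otimes\mathcal O_B$ be the subbundle with basis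
\[
u_0,\quad e_2\wedge e_0+7r\,e_3\wedge e_4,\quad u_2,\quad r\,e_4\wedge e_2+7\,e_0\wedge e_1,\quad u_4,
\]
and put $S_r=\mathrm{Gr}(2,V)_B\cap\mathbb P(\mathcal U_r)$. If $\rho^5=r$, then $g_\rho u_0,\dots,g_\rho u_4$ are these five elements multiplied by $\rho^5,\rho^2,\rho^4,\rho,\rho^3$. So
\begin{equation}\label{eq:Ur}
\mathcal U_r=g_\rho\,\mathcal U\quad\text{over any $B$-scheme carrying a unit $\rho$ with }\rho^5=r .
\end{equation}
Let $B_\rho\to B$ be the \'etale $\mu_5$-torsor $\rho^5=r$. We record the consequences.
\begin{itemize}
\item[(S1)] The formation of $S_r$ commutes with base change in $B$; $S_1=E_B$; and ${}^\delta S_r=S_{\delta(r)}$ for a field automorphism $\delta$. This is read off from the basis.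
\item[(S2)] The map $(x,\rho)\mapsto(g_\rho x,\rho)$ is an isomorphism $E\times B_\rho\cong S_r\times_BB_\rho$. So $S_r\to B$ is smooth and projective with geometric fibers isomorphic to $E$, and $S_r=(E\times B_\rho)/\mu_5$ for the action $\zeta\cdot(x,\rho)=(t_\zeta^{-1}x,\zeta\rho)$, since $g_{\zeta\rho}t_\zeta^{-1}=g_\rho$.
\item[(S3)] For $h\in\mathcal O(B)^*$ one has $\mathcal U_{rh^5}=g_h\mathcal U_r$, as $\mathcal U_{rh^5}=g_{h\rho}\mathcal U$ on $B_\rho$. So $S_{rh^5}\cong S_r$.
\end{itemize}

\begin{proposition}\label{prop:L4}
For $B$ reduced of finite type over a field and $r\in\mathcal O(B)^*$, $\mathbb L^4([S_r]-[S_{r^3}])=0$ in $K_0(\mathrm{Var}_B)$.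
\end{proposition}

\begin{proof}
By Proposition~\ref{prop:duality} it suffices to find an isomorphism $V\to V^\vee$ over $B$ carrying $\mathcal U_{r^3}$ to $\mathcal U_r^\perp$. The space $\mathcal U^\perp$ has the basis $u_c^\perp=7e^\vee_{c+1}\wedge e^\vee_{c-1}-e^\vee_{c+2}\wedge e^\vee_{c-2}$. For $\nu\colon e_i\mapsto e^\vee_{2i}$ we have $\nu(u_c)=e^\vee_{2c+2}\wedge e^\vee_{2c-2}+7e^\vee_{2c-1}\wedge e^\vee_{2c+1}=-u^\perp_{2c}$, so $\mathcal U^\perp=\nu(\mathcal U)$. On $B_\rho$, \eqref{eq:Ur} gives $\mathcal U_r^\perp=g_\rho^\vee\,\mathcal U^\perp$ with $g_\rho^\vee e_i^\vee=\rho^{-i}e_i^\vee$ ($0\le i\le4$), and $\mathcal U=g_{\rho^3}^{-1}\mathcal U_{r^3}$. So $\mathcal U_r^\perp$ is the image of $\mathcal U_{r^3}$ under $g_\rho^\vee\nu g_{\rho^3}^{-1}$, which sends $e_i$ to $\rho^{-3i-[2i]}e^\vee_{2i}$, where $[2i]\in\{0,\dots,4\}$ is the residue of $2i$. For $i=0,\dots,4$ the exponents are $0,-5,-10,-10,-15$. The map is therefore defined over $B$, and the equality of subbundles descends from $B_\rho$.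
\end{proof}

\begin{lemma}\label{lem:noniso}
Let $\Omega$ be algebraically closed, $L=\Omega(s)$, $r\in L^*$, and let $v$ be the valuation of a point of $\mathbb P^1(\Omega)$ with $5\nmid v(r)$. Then $S_r\not\cong S_{r^3}$ over $L$.
\end{lemma}

\begin{proof}
Suppose $\psi\colon S_r\to S_{r^3}$ is an isomorphism. Let $\widehat L$ be the completion of $L$ at $v$ and $L'=\widehat L(\rho)$ with $\rho^5=r$. Since $5\nmid v(r)$, this is a totally ramified cyclic extension of degree $5$, generated by $\gamma\colon\rho\mapsto\zeta\rho$, and $\gamma$ acts trivially on the residue field $\Omega$. By (S2), $\Psi=g_{\rho^3}^{-1}\psi g_\rho$ is an automorphism of $E_{L'}$, and its conjugate is $\gamma(\Psi)=g_{\zeta^3\rho^3}^{-1}\psi g_{\zeta\rho}=t_\zeta^{-3}\Psi t_\zeta$. With an origin in $E(\Omega)$, write $\Psi(x)=\epsilon x+c$ with $c\in E(L')$ and $\epsilon=\pm1$, as $j\ne0,1728$. Then $\gamma(c)=c+(\epsilon-3)P$. By properness $E(L')=E(\mathcal O_{L'})$, and reduction $E(\mathcal O_{L'})\to E(\Omega)$ is a $\gamma$-invariant homomorphism that is the identity on $E(\Omega)$. It gives $(\epsilon-3)P=0$, that is, $2P=0$ or $4P=0$,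 which is impossible for $P$ of order $5$.
\end{proof}

\begin{remark}
The condition on $j$ is what restricts $\epsilon$: an automorphism with $\epsilon^2=-1$ is compatible with $\epsilon P=3P$, since $3^2\equiv-1\pmod5$. If $r$ is a fifth power, both curves are $E$ by (S3). Finally, in the situation of Lemma~\ref{lem:noniso} we have $[S_r]\ne[S_{r^3}]$ by Proposition~\ref{prop:positive}(ii), so the factor $\mathbb L^4$ in Proposition~\ref{prop:L4} cannot be dropped.
\end{remark}

\section{The data over $\mathbb Q(s)$ and birational rigidity}\label{sec:data}

We need an automorphism $\sigma$ with ${}^\sigma S_r\cong S_{r^3}$, which holds if $\sigma(r)\in r^3m^{*5}$. If $\sigma^n=1$, then $r^{3^n-1}$ is a fifth power; for $r$ not a fifth power this forces $4\mid n$, since $3$ has order $4$ modulo $5$. This is why $\sigma$ has order $4$. Let $m=\mathbb Q(s)$ and $\sigma$ be as in Theorem~\ref{thm:A}, and extend $\sigma$ linearly to $\Omega(s)$ for any field $\Omega$.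

\subsection{The surface}
As Example~\ref{ex:toy} shows, the surface must not be birational to its conjugates. We choose a cubic whose splitting field has a branch locus without symmetries:
\[
q_0=s^4+s,\qquad f_0=x^3-3x-q_0,\qquad d_0=27(4-q_0^2),\qquad X_0=X_{f_0}.
\]
Let $\Omega$ be algebraically closed, $L=\Omega(s)$, and consider the splitting field of $f_0$ over $L$. Its inertia groups are cyclic subgroups of $S_3$. The polynomial $q_0^2-4=s^8+2s^5+s^2-4$ has eight simple zeros: a double zero would satisfy $4s^3+1=0$, so $q_0=\frac34s=\pm2$ and $s=\pm\frac83$, which contradicts $s^3=-\frac14$. At these eight points $\sqrt{d_0}$ ramifies, so the ramification index is $2$. At $\infty$ a root $x$ has negative valuation, so $3v_\infty(x)=v_\infty(q_0)=-4$, and the index is $3$. Elsewhere $f_0$ has integral coefficients and unit discriminant, so there is no ramification. In particular $f_0$ has Galois group $S_3$ over $L$, hence also over $m$.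

\begin{lemma}\label{lem:rigid}
Let $\delta\in\mathrm{Aut}_\Omega(L)$, and let $N\supseteq L$ be an extension in which $L$ is algebraically closed. If $X_0$ and ${}^\delta X_0=X_{\delta(f_0)}$ are birational over $N$, then $\delta=1$.
\end{lemma}

\begin{proof}
The idea is that the cubic field is determined by where the surface becomes rational. Let $K_L=L[x]/(f_0)$, let $M_L$ be its Galois closure, and let $M_\delta$ be the splitting field of $\delta(f_0)$; it has degree $6$ over $L$, as $\delta$ extends to an isomorphism $M_L\to M_\delta$. Since $L$ is algebraically closed in $N$ and the characteristic is zero, $N\otimes_L\bar L$ is a field. So $N_1=N\otimes_LK_L$ is a field in which $K_L$ is algebraically closed. Over $N_1$ the surface $X_0$ is rational by Lemma~\ref{lem:overK}, hence so is $X_{\delta(f_0)}$, and by Proposition~\ref{prop:nonrat} the group of $\delta(f_0)$ over $N_1$ is not $S_3$. This group equals the group of $\delta(f_0)$ over $K_L$, because $K_L$ is algebraically closed in $N_1$. Therefore $[M_\delta:M_\delta\cap K_L]=[M_\delta K_L:K_L]<6$. So $M_\delta\cap K_L\ne L$, hence $K_L\subset M_\delta$,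 and $M_L=M_\delta$.

The ramification index of $M_\delta$ at a valuation $v$ is that of $M_L$ at $v\circ\delta$. So $v\mapsto v\circ\delta$ fixes the unique point of index $3$, whence $\delta(s)=c_1s+c_0$, and permutes the eight points of index $2$, whence $\Pi(c_1s+c_0)=c_1^8\Pi(s)$ for $\Pi(s)=s^8+2s^5+s^2-4$. The coefficient of $s^7$ gives $c_0=0$; the coefficients of $s^0$ and $s^5$ give $c_1^8=1$ and $c_1^5=c_1^8$. So $c_1^8=c_1^5=1$ and $c_1=1$.
\end{proof}

Let $J,K,M$ be the fields attached to $f_0$ over $m$, and put $J_i={}^{\sigma^i}J$, $M_i={}^{\sigma^i}M$ for $i\in\mathbb Z/4$. The class $\xi_{f_0}$ is not visibly $\sigma$-invariant. A blow-up keeps the birational type and adds $\mathbb L[Z]$, so we can add the missing conjugates of $[J]$ and $[M]$; the negative term $-\mathbb L[K]$ cannot be completed in this way, and we cancel it instead. By Lemma~\ref{lem:points} choose $Z\subset X_0$ isomorphic to $\operatorname{Spec}\big(K\times\prod_{i=1}^3(J_i\times M_i)\big)$ and let $\widetilde X=\mathrm{Bl}_ZX_0$. By (K4), $[\widetilde X]-\widetilde\xi=[X_0]-\xi_{f_0}$ in $K_0(\mathrm{Var}_m)$, where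
\begin{equation}\label{eq:xitilde}
\widetilde\xi=1+\mathbb L^2+\mathbb L\Big(1+\sum_{i\in\mathbb Z/4}\big([J_i]+[M_i]\big)\Big).
\end{equation}
Thus, by Proposition~\ref{prop:Lminus1},
\begin{equation}\label{eq:beta}
\sigma\widetilde\xi=\widetilde\xi,\qquad(\mathbb L-1)^2\big([\widetilde X]-\widetilde\xi\big)=0.
\end{equation}

\subsection{The parameter $r$}
Let $v_0$ be the valuation of $m$ at a point $b_0\in\mathbb P^1(\mathbb Q)$, and $v_i=v_0\circ\sigma^{-i}$ for $i\in\mathbb Z/4$. These are the valuations of four distinct rational points: a coincidence would make $v_0$ invariant under $\sigma^2$, and $s\mapsto-1/s$ has no fixed point in $\mathbb P^1(\mathbb Q)$. Let $g\in m^*$ satisfy $v_0(g)=1$ and $v_i(g)=0$ for $i=1,2,3$; for instance $b_0=2$, with orbit $\{2,-3,-\frac12,\frac13\}$, and $g=s-2$. Put $g_i=\sigma^i(g)$ and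
\[
r=g_0\,g_1^2\,g_2^4\,g_3^3 .
\]
Then $\sigma(r)=g_0^3g_1g_2^2g_3^4$ and $r^3=g_0^3g_1^6g_2^{12}g_3^9$, so
\begin{equation}\label{eq:sigmar}
\sigma(r)=r^3h^5,\qquad h=(g_1g_2^2g_3)^{-1},
\end{equation}
and ${}^\sigma S_r=S_{\sigma(r)}\cong S_{r^3}$ over $m$ by (S1) and (S3). Since $v_i(g_j)=v_{i-j}(g)$, we have $(v_0(r),\dots,v_3(r))=(1,2,4,3)$.

\subsection{Rigidity of the products}
Both theorems reduce to the following statement.

\begin{proposition}\label{prop:products}
Let $\Omega$ be algebraically closed and $L=\Omega(s)$. There is no $\Omega$-isomorphism of fields $\Psi\colon L(S_{\sigma(r)}\times X_0)\to L(S_r\times X_0)$ with $\Psi(L)=L$.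
\end{proposition}

\begin{proof}
Suppose $\Psi$ exists, let $\delta=\Psi|_L\in\mathrm{Aut}_\Omega(L)$ and $S'={}^\delta S_{\sigma(r)}$. By \eqref{eq:semilinear} we obtain an $L$-isomorphism $\Psi'\colon L(S'\times{}^\delta X_0)\to L(S_r\times X_0)$. Put $N=L(S_r)$ and $N'=L(S')$. The target is the function field of the geometrically rational surface $(X_0)_N$, and $S'$ has genus one, so $\Psi'(N')\subseteq N$ by Lemma~\ref{lem:norational}. The same lemma applied to $\Psi'^{-1}$ gives $\Psi'(N')=N$. Hence $S'\cong S_r$ over $L$, as birational smooth projective curves are isomorphic, and $\Psi'$ shows that ${}^\delta X_0$ and $X_0$ are birational over $N$. The field $L$ is algebraically closed in $N$, so $\delta=1$ by Lemma~\ref{lem:rigid}. Then $S_r\cong S_{\sigma(r)}\cong S_{r^3}$ over $L$, which contradicts Lemma~\ref{lem:noniso} with $v=v_0$.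
\end{proof}

\section{Threefolds over $k_0$}\label{sec:A}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
The extension $m/k_0$ is Galois with group $\langle\sigma\rangle$. Let
\[
D=S_r\times_m\widetilde X,\qquad D'={}^\sigma S_r\times_m\widetilde X,
\]
viewed over $k_0$. They are smooth, projective and geometrically integral of dimension $3$ over $m$, so smooth, projective and connected over $k_0$.

Let $\alpha=[S_r]-[{}^\sigma S_r]=[S_r]-[S_{r^3}]$ in $K_0(\mathrm{Var}_m)$. Then $\mathbb L^4\alpha=0$ by Proposition~\ref{prop:L4}, so \eqref{eq:bezout} and \eqref{eq:beta} give $\alpha([\widetilde X]-\widetilde\xi)=0$. Lemma~\ref{lem:cancel} with $B=\operatorname{Spec}m$ and $k=k_0$ gives $[D]=[D']$.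

Suppose there is a $k_0$-isomorphism $\Psi$ from the function field of $D'$ to that of $D$. These fields are $m(S_{\sigma(r)}\times X_0)$ and $m(S_r\times X_0)$, and in both $m$ is the algebraic closure of $k_0$, by geometric integrality over $m$. So $\Psi(m)=m$. Tensoring with $\overline{\mathbb Q}$ over $\mathbb Q$ turns $m$ into $L=\overline{\mathbb Q}(s)$ and $\Psi$ into an isomorphism excluded by Proposition~\ref{prop:products}.
\end{proof}

\section{Fourfolds over $\mathbb Q$}\label{sec:B}

To obtain geometrically integral examples we replace $\operatorname{Spec}m\to\operatorname{Spec}k_0$ by $C=\mathbb P^1_{\mathbb Q}\to\operatorname{Spec}\mathbb Q$ and take total spaces of families. Let $\phi$ be the automorphism of $C$ with $\phi^*=\sigma$ on $\mathbb Q(C)=m$; the conjugate ${}^\sigma A=A\times_{C,\phi}C$ of a $C$-scheme has generic fiber ${}^\sigma(A_\eta)$. Three difficulties arise. The identity \eqref{eq:beta} spreads out only over the complement of a finite set $\Delta$; we make the two families of curves agree over $\Delta$. The curve $S_r$ degenerates at zeros and poles of $r$; we need a smooth total space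 with known fibers. And a birational map need not respect the projection to $C$; we recover $C$ from a curve of high genus.

\subsection{The family of surfaces}
Take the closure of $\widetilde X\subset\mathbb P^n_m$ in $\mathbb P^n_C$ and resolve its singularities without changing the regular locus, which contains the generic fiber. This gives a smooth projective integral threefold $\mathcal X$ over $\mathbb Q$ with a flat morphism to $C$ and generic fiber $\widetilde X$. Define $\widetilde\xi\in K_0(\mathrm{Var}_C)$ by \eqref{eq:xitilde}, with $[J_i],[M_i]$ now the classes of the normalizations of $C$ in $J_i,M_i$. Conjugation sends the $i$th of these to the $(i+1)$th, so $\sigma\widetilde\xi=\widetilde\xi$. Let $\beta=[\mathcal X]-\widetilde\xi$. By \eqref{eq:beta}, (K3) and smoothness of the generic fiber, there is a finite set $\Delta$ of closed points of $C$, which we enlarge to be $\phi$-stable, such that $\mathcal X\to C$ is smooth over $C\setminus\Delta$ and $(\mathbb L-1)^2\beta=0$ in $K_0(\mathrm{Var}_{C\setminus\Delta})$.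

\subsection{The family of curves}
Choose $b_0\in C(\mathbb Q)\setminus\Delta$; its orbit is disjoint from $\Delta$. By weak approximation choose $g\in m^*$ with $v_0(g)=1$ taking the value $1$ at the points of $v_1,v_2,v_3$ and at all points of $\Delta$. Define $g_i,r,h$ as in Section~\ref{sec:data}. As $g_i=g\circ\phi^i$ and $\Delta$ is $\phi$-stable, all $g_i$, and so $r$ and $\sigma(r)$, take the value $1$ on $\Delta$. Let $\Theta$ be the union of the supports of the divisors of the $g_i$; it is finite and disjoint from $\Delta$.

Let $\widetilde C$ be the normalization of $C$ in $m(\rho)$, $\rho^5=r$. It is a smooth projective curve, geometrically integral because $v_0(r)=1$ makes $\rho^5-r$ irreducible over $\overline{\mathbb Q}(s)$. The action $\rho\mapsto\zeta\rho$ of $\mu_5$ on the generic fiber extends to $\widetilde C$ over $C$: since $\mu_5$ is \'etale over $\mathbb Q$, the scheme $\mu_5\times\widetilde C$ is the normalization of $C$ in $m(\rho)\otimes\mathcal O(\mu_5)$. Let $\mu_5$ act on $E\times\widetilde C$ by $\zeta\cdot(x,\rho)=(t_\zeta^{-1}x,\zeta\rho)$. The action on $\widetilde C$ has fixed points,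 but the diagonal action is free because $t_\zeta$ has none for $\zeta\ne1$ (Lemma~\ref{lem:E}). Recall that a free action of a finite \'etale group scheme on a projective scheme has a projective quotient, that the quotient map is an \'etale torsor, and that its pullback along any morphism $A\to$ quotient is a torsor with quotient $A$. So
\[
\mathcal S=(E\times\widetilde C)/\mu_5
\]
is a smooth projective geometrically integral surface over $\mathbb Q$ with a morphism to $C$.

\begin{lemma}\label{lem:fibers}
Over $C\setminus\Theta$ one has $\mathcal S=S_r$; in particular the generic fiber is $S_r$. Let $b\in C$ be a closed point with residue field $\kappa$, uniformizer $\varpi$ and valuation $v_b$. \emph{(a)} If $r=\varpi^{5n}r_0$ with $r_0$ a unit at $b$, then $\mathcal S_b=S_{r_0(b)}$. \emph{(b)} If $5\nmid v_b(r)$, then $(\mathcal S_b)_{\mathrm{red}}=E_\kappa/\mu_5$, for the action by $t_\zeta^{-1}$.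
\end{lemma}

\begin{proof}
Over $B=C\setminus\Theta$ the function $r$ is a unit, so $B_\rho$ is \'etale over $B$, hence normal, and equals $\widetilde C|_B$; apply (S2). In case (a) the same argument over $B=\operatorname{Spec}\mathcal O_{C,b}$ with $\rho_0=\rho\varpi^{-n}$, on which $\zeta$ also acts by multiplication, gives $\mathcal S|_B=S_{r_0}$; apply (S1). In case (b) a point of $\widetilde C$ above $b$ with ramification index $e$ has $5\mid e\,v_b(r)$, so $e=5$ and $(\widetilde C_b)_{\mathrm{red}}=\operatorname{Spec}\kappa$, with trivial action. The pullback of the torsor to $(\mathcal S_b)_{\mathrm{red}}$ is \'etale over a reduced scheme, hence reduced, and has the same underlying space as $E\times\widetilde C_b$. So it is $E_\kappa$, and $(\mathcal S_b)_{\mathrm{red}}$ is its quotient.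
\end{proof}

The conjugate $\mathcal S'={}^\sigma\mathcal S$ is the same construction applied to $\sigma(r)$, with the curve $\widetilde C'={}^\sigma\widetilde C$, which is isomorphic to $\widetilde C$ over $\mathbb Q$. Lemma~\ref{lem:fibers} holds for $\mathcal S'$ with $\sigma(r)$ in place of $r$.

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let
\[
D=\mathcal S\times_C\mathcal X,\qquad D'=\mathcal S'\times_C\mathcal X .
\]

\emph{Smoothness and integrality.} The open sets $C\setminus\Theta$ and $C\setminus\Delta$ cover $C$. Over the first, $\mathcal S\to C$ is smooth, so $D\to\mathcal X$ is smooth; over the second, $\mathcal X\to C$ is smooth, so $D\to\mathcal S$ is smooth. Since $\mathcal X$ and $\mathcal S$ are smooth over $\mathbb Q$, so is $D$; it is projective. After base change to $\overline{\mathbb Q}$, the morphism $D\to\mathcal S$ is flat, $\mathcal S$ is integral, and the generic fiber is a base change of $\widetilde X$, hence an integral surface. By flatness every generic point of $D$ lies in this fiber. So $D$ is geometrically integral of dimension $4$, and the same argument applies to $D'$.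

\emph{Equality of classes.} Let $\alpha=[\mathcal S]-[\mathcal S']\in K_0(\mathrm{Var}_C)$. By Lemma~\ref{lem:cancel} with $B=C$, $k=\mathbb Q$, it suffices to show $\alpha\beta=0$, which by (K2) we check on pieces, using Lemma~\ref{lem:fibers} and \eqref{eq:sigmar}.
\begin{itemize}
\item At $b\in\Delta$ both fibers are $S_1=E_\kappa$, so $\alpha_b=0$.
\item Over $C\setminus(\Delta\cup\Theta)$ the functions $r,h$ are units, $\mathcal S=S_r$ and $\mathcal S'=S_{r^3h^5}\cong S_{r^3}$. So $\mathbb L^4\alpha=0$ by Proposition~\ref{prop:L4}, while $(\mathbb L-1)^2\beta=0$; \eqref{eq:bezout} gives $\alpha\beta=0$.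
\item At $b\in\Theta$ with $5\nmid v_b(r)$ we also have $5\nmid v_b(\sigma(r))=3v_b(r)+5v_b(h)$. Both reduced fibers are $E_\kappa/\mu_5$, so $\alpha_b=0$.
\item At $b\in\Theta$ with $r=\varpi^{5n}r_0$, write $h=\varpi^{n'}h_0$ with $h_0$ a unit; then $\sigma(r)=\varpi^{5(3n+n')}r_0^3h_0^5$. The fibers are $S_{r_0(b)}$ and $S_{r_0(b)^3h_0(b)^5}\cong S_{r_0(b)^3}$. So $\mathbb L^4\alpha_b=0$, and $(\mathbb L-1)^2\beta_b=0$ as $b\notin\Delta$; again $\alpha_b\beta_b=0$.
\end{itemize}

\emph{Non-birationality.} Let $\Omega$ be algebraically closed, extend scalars to $\Omega$, and let $L=\Omega(s)=\Omega(C)$. Suppose $\Psi\colon\Omega(D')\to\Omega(D)$ is an $\Omega$-isomorphism. These fields are $L(S_{\sigma(r)}\times X_0)$ and $L(S_r\times X_0)$, so by Proposition~\ref{prop:products} it is enough to show $\Psi(L)=L$.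

The cover $\widetilde C\to\mathbb P^1$ has degree $5$ and is totally ramified over the four points of $v_0,\dots,v_3$, so Riemann--Hurwitz gives $2\,\mathrm{genus}(\widetilde C)-2\ge-10+16$, and $\widetilde C,\widetilde C'$ have genus at least $4$. Over any algebraically closed extension of $\Omega$, a morphism $\mathbb P^1\to\mathcal S$ lifts to the \'etale cover $E\times\widetilde C$, since $\mathbb P^1$ is simply connected, and is therefore constant; the same holds for $\mathcal S'$. The field $\Omega(D)$ is the function field of a geometrically rational surface over $\Omega(\mathcal S)$, and likewise for $D'$. Lemma~\ref{lem:norational}, applied to $\Psi$ and to $\Psi^{-1}$, gives $\Psi(\Omega(\mathcal S'))=\Omega(\mathcal S)$. Let $\varphi\colon\mathcal S\dashrightarrow\mathcal S'$ be the corresponding birational map.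

A general fiber $\Gamma\cong E$ of $\mathcal S\to C$ meets the domain of $\varphi$, and $\varphi$ extends to a morphism $\Gamma\to\mathcal S'$. The connected components of the pullback of $E\times\widetilde C'\to\mathcal S'$ to $\Gamma$ are finite \'etale over $\Gamma$, so of genus $1$, and map to points of $\widetilde C'$. Hence $\Gamma\to\mathcal S'\to C$ is constant. This means that the function $\Psi(s)$ on $\mathcal S$ is constant on general fibers of $\mathcal S\to C$. It is then algebraic over $L$, for otherwise $(s,\Psi(s))$ would map $\mathcal S$ dominantly to $\mathbb A^2$ and general fibers onto dense subsets of vertical lines. Since $L$ is algebraically closed in $\Omega(\mathcal S)=L(S_r)$, we get $\Psi(L)\subseteq L$. The same argument for $\varphi^{-1}$ gives $\Psi^{-1}(L)\subseteq L$, so $\Psi(L)=L$.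

\emph{Arbitrary fields.} For any field $k$, base change gives $[D_k]=[D'_k]$ by (K1), and a birational map over $k$ would give one over $\bar k$.
\end{proof}

\section{Cases where equal classes force birationality}\label{sec:C}

An integral variety $W$ of dimension $n$ over an algebraically closed field is \emph{uniruled} if there is a dominant rational map $W'\times\mathbb P^1\dashrightarrow W$ with $W'$ integral of dimension $n-1$. It suffices to find a dominant $\psi\colon W'\times\mathbb P^1\dashrightarrow W$, with $W'$ of any dimension, that is nonconstant on general fibers $\{w\}\times\mathbb P^1$. Indeed, at a general point $d\psi$ is surjective and nonzero on the direction of $\mathbb P^1$, so we may replace $W'$ by a subvariety of dimension $n-1$, smooth at $w$, whose tangent space maps onto the quotient of the tangent space of $W$ by that direction.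

\begin{proof}[Proof of Proposition~\ref{prop:positive}]
First, $\dim X=\dim Y$. The equality $[X]=[Y]$ involves finitely many varieties and relations, so it descends to a finitely generated subfield of $k$, which we embed in $\mathbb C$. The Hodge--Deligne polynomial is a ring homomorphism $K_0(\mathrm{Var}_{\mathbb C})\to\mathbb Z[u,v]$ sending a smooth projective variety to $\sum(-1)^{i+j}h^{i,j}u^iv^j$, which has degree twice the dimension. By the theorem of Larsen and Lunts and equality of dimensions, $k(X)(t_1,\dots,t_n)\cong k(Y)(u_1,\dots,u_n)$ over $k$ for some $n$. We identify these with one field $\mathcal F$. A field is algebraically closed in any purely transcendental extension.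

(i) Let $j$ be minimal with $k(X)\subseteq k(Y)(u_1,\dots,u_j)$, and suppose $j\ge1$. With $W'=Y\times\mathbb P^{j-1}$, we get a dominant rational map $W'\times\mathbb P^1\dashrightarrow X$. The field $k(X)$ is not contained in $k(W')$, hence not algebraic over it, so the map is nonconstant on the generic fiber over $W'$. Passing to components over $\bar k$ shows that $X_{\bar k}$ is uniruled, contrary to the hypothesis. So $k(X)\subseteq k(Y)$. The transcendence degrees agree, so $k(Y)$ is algebraic over $k(X)$, which is algebraically closed in $\mathcal F$. Thus $k(X)=k(Y)$.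

(ii) Points are not uniruled, so by (i) and symmetry we may assume that $X$ and $Y$ are curves whose geometric components are uniruled, hence of genus $0$. The algebraic closure $l$ of $k$ in $\mathcal F$ is the field of constants of both, so $X$ and $Y$ are smooth conics over $l$. The inclusion $l(X)\subset l(Y)(u_1,\dots,u_n)$ is a rational map $\mathbb A^n_{l(Y)}\dashrightarrow X_{l(Y)}$, and evaluating it at a rational point of its domain gives $X(l(Y))\ne\emptyset$. So the quaternion class of $X$ dies in $\mathrm{Br}(l(Y))$. By Amitsur's theorem the kernel of $\mathrm{Br}(l)\to\mathrm{Br}(l(Y))$ is generated by the class of $Y$. By symmetry the two classes generate the same subgroup; being killed by $2$, they are equal. A conic is determined by its quaternion class, so $X\cong Y$ over $l$, hence over $k$.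

(iii) By (i) and symmetry we may assume that both surfaces are uniruled. By the classification of surfaces a uniruled surface is ruled, so $X$ and $Y$ are birational to $\Gamma\times\mathbb P^1$ and $\Gamma'\times\mathbb P^1$ for smooth projective curves $\Gamma,\Gamma'$, and $\mathcal F$ is purely transcendental over both $k(\Gamma)$ and $k(\Gamma')$. If $\Gamma$ has positive genus, Lemma~\ref{lem:norational} with $N=k(\Gamma')$ gives $k(\Gamma)\subseteq k(\Gamma')$; this extension is algebraic and $k(\Gamma)$ is algebraically closed in $\mathcal F$, so $k(\Gamma)=k(\Gamma')$. If $\Gamma'$ has positive genus, exchange the roles. Otherwise both curves are $\mathbb P^1$. In all cases $\Gamma\cong\Gamma'$, and $X,Y$ are birational.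
\end{proof}

\begin{thebibliography}{9}

\bibitem{MO}
``Let $K_0(\mathrm{Var}_{\mathbb C})$ be the Grothendieck ring of varieties over $\mathbb C$. The class of a variety, $X$, in $K_0$ is d\ldots'',
\texttt{https://mathoverflow.net/questions/380473/}\allowbreak\texttt{piecewise-isomorphism-}\allowbreak\texttt{versus-equivalence-}\allowbreak\texttt{in-grothendieck-ring}

\end{thebibliography}
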